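# Local maxima of the average angle between lines in $\mathbb R^3$ without three orthogonal lines

## Two theorems on local maxima

**Theorem A.** For lines $\ell,\ell'$ through the origin of $\mathbb R^3$ with unit vectors $v,v'$, let $d(\ell,\ell')=\cos^{-1}|v\cdot v'|\in[0,\pi/2]$ be the acute angle they make, and for $n$ lines put
$$E(\ell_1,\dots,\ell_n)=\frac1{n^2}\sum_{i=1}^n\sum_{j=1}^n d(\ell_i,\ell_j).$$
There is a configuration of $n=28$ distinct lines that is a local maximum of $E$ (strict up to rotations) and contains no three pairwise orthogonal lines.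

**Theorem B.** Such local maxima (with repeated lines allowed) exist for every $n=28k$, $k\ge1$, and for every sufficiently large $n$.

Let us unpack this. $E$ is the expected angle between two lines drawn independently and uniformly from the list, where the same line may be drawn twice. It is a continuous function on $(\mathbb{RP}^2)^n$, and a local maximum is a configuration at which this function has a local maximum. Since $E$ does not change when all lines are rotated together, no local maximum is strict in the naive sense. *Strict up to rotations* means that every nearby configuration with the same value of $E$ is a rotation of the given one. "Such" in Theorem B refers to both properties, strictness up to rotations and the absence of three pairwise orthogonal lines.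

The standard example of a configuration with large $E$ is an orthogonal frame. For three mutually orthogonal lines $E=\frac39\cdot 0+\frac69\cdot\frac\pi2=\frac\pi3$. The question comes from the page "Are there arbitrarily large families of lines in $\mathbb R^3$ with average angle $\ge\pi/3$?", https://mathoverflow.net/q/428555. The following is known.

**Proposition 1.** For $n\ge3$, in any local maximum, any line in the configuration is perpendicular to at least two other lines in the configuration.

It looks as if this could be strengthened to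

**Conjecture 4.** For $n\ge3$, any local maximum contains three orthogonal lines, that is, three lines that are pairwise orthogonal.

Theorem A says that Conjecture 4 is false. Theorem B says that it fails for all multiples of $28$ and for all sufficiently large $n$. Proposition 1 serves only as motivation; the proofs of Theorems A and B do not use it.

## Three and four lines, and free motions

For $n=3$, Proposition 1 says that every line is perpendicular to both others, so the conjecture holds.

For $n=4$ it holds too. Suppose a local maximum has no orthogonal triple. Draw the *orthogonality graph*: the vertices are the indices, the edges are the orthogonal pairs. By Proposition 1 every degree is at least $2$, and there is no triangle. If some vertex had degree $3$, its three neighbours would be pairwise non-adjacent, hence of degree $1$, which is impossible. So all degrees are $2$, and the graph is a 4-cycle, say $\ell_1,\ell_3\perp\ell_2,\ell_4$. If $\ell_1\neq\ell_3$, then $\ell_2$ and $\ell_4$ are both the normal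 of the plane spanned by $\ell_1,\ell_3$, so $\ell_2=\ell_4$. Thus, after renaming if necessary, $\ell_1=\ell_3$. Now $\ell_2,\ell_4$ lie in the plane $\ell_1^\perp$ and are not orthogonal. Rotate $\ell_4$ inside this plane away from $\ell_2$. This strictly increases $d(\ell_2,\ell_4)$, and the distances from $\ell_4$ to $\ell_1=\ell_3$ stay equal to $\pi/2$. So the configuration was not a local maximum.

This is the first thing one would try for general $n$: if there is no orthogonal triple, find a motion that keeps every orthogonal pair orthogonal, and use it to increase the other angles. The method stops at a definite point. It needs a motion, other than a rotation, that respects all orthogonal pairs. If the orthogonality graph is so rich that only rotations respect it, nothing is left to move. So a counterexample should be sought among configurations that are *rigid* in this sense but have no triangle.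

How large must a rigid triangle-free configuration be? Suppose there are $N$ distinct lines spanning $\mathbb R^3$, with $e$ orthogonal pairs. To first order a motion has $2N$ parameters, each orthogonal pair imposes one linear equation, and the rotations form a 3-dimensional space of solutions. If only rotations survive, then $e\ge2N-3$. On the other hand, two distinct lines have only one common perpendicular, so the orthogonality graph of distinct lines has no 4-cycle. If it also has no triangle, then for each vertex $v$ the other neighbours of the neighbours of $v$ are all different, and they are different from $v$ and from its neighbours. Hence $1+\sum_{u\sim v}\deg u\le N$. Summing over $v$ gives $\sum_u(\deg u)^2\le N(N-1)$, and by Cauchy–Schwarz $4e^2\le N^2(N-1)$. With $e\ge2N-3$ we need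
$$4(2N-3)^2\le N^2(N-1).$$
For $N=3,\dots,13$ the left sides are $36,100,196,324,484,676,900,1156,1444,1764,2116$ and the right sides are $18,48,100,180,294,448,648,900,1210,1584,2028$, so the inequality fails. Small examples of this kind do not exist, and we need at least $14$ distinct lines. We shall use $28$ lines, with $66$ orthogonal pairs, against the necessary $2\cdot28-3=53$.

## Corners at orthogonal pairs

Rigidity is not enough: the non-orthogonal pairs exert forces on the lines. The textbook test (gradient zero, Hessian negative definite modulo rotations) is not available. If $\ell_i\perp\ell_j$ and $\ell_i$ is turned towards $\ell_j$ by a small angle $\theta$ of either sign, then $d=\frac\pi2-|\theta|$. So $E$ has a corner at an orthogonal pair, and by Proposition 1 every local maximum with $n\ge3$ contains orthogonal pairs.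

The corner is in fact an advantage. The function $\lambda\theta-|\theta|$ of one variable has a strict local maximum at $0$ whenever $|\lambda|<1$: a corner absorbs a force, as long as the force is smaller than the slope of the corner. Moreover the function falls off *linearly*, so quadratic error terms do no harm. In many variables we therefore want to write the total force of all non-orthogonal pairs as a combination of the orthogonality constraints with coefficients smaller than $1$ in absolute value. Rigidity guarantees that in every direction other than the rotations at least one corner is felt. This is a first-order criterion, and no second derivatives appear.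

With repeated lines one more effect enters. Two copies of the same line are at distance $0$, and moving them apart by $\theta$ contributes $+|\theta|$, a corner of the wrong sign. The orthogonal pairs must beat it; this is the third hypothesis below.

## A first-order criterion for local maxima

**Notation.** Let $x_1,\dots,x_N$ be unit vectors spanning $\mathbb R^3$, with the lines $\mathbb Rx_i$ pairwise distinct. Let $m_i\ge1$ be multiplicities, and $n=\sum m_i$. The configuration consists of $m_i$ copies $(i,a)$, $1\le a\le m_i$, of $\mathbb Rx_i$. Write $i\sim j$ if $x_i\perp x_j$, and $T_i=x_i^\perp$, the tangent plane of the sphere at $x_i$. For $i\ne j$, $i\not\sim j$, we have $0<|x_i\cdot x_j|<1$, and $\arccos$ is smooth on $(0,1)$. So the distance to $\mathbb Rx_j$ is smooth near $x_i$. Let $g_{ij}\in T_i$ be its gradient at $x_i$; it is the unit tangent vector at $x_i$ that points straight away from the nearer of $\pm x_j$. Put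
$$G_i=\sum_{j\ne i,\ j\not\sim i}m_jg_{ij}.$$

**Lemma 1.** Assume:

* (H1) if $v_i\in T_i$ satisfy $v_i\cdot x_j+v_j\cdot x_i=0$ for all $i\sim j$, then there is $\omega\in\mathbb R^3$ with $v_i=\omega\times x_i$ for all $i$;
* (H2) there are $\lambda_{ij}=\lambda_{ji}$ ($i\sim j$) with $|\lambda_{ij}|<1$ and $G_i=\sum_{j\sim i}m_j\lambda_{ij}x_j$ for all $i$;
* (H3) for every $i$ with $m_i\ge2$ and every unit $v\in T_i$: $\ \sum_{j\sim i}\frac{m_j}{m_i}(1-|\lambda_{ij}|)\,|v\cdot x_j|>1$.

Then the configuration is a local maximum of $E$, strict up to rotations.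

**Example.** Take the orthogonal frame $x_1,x_2,x_3$ with all $m_i=1$. There are no non-orthogonal pairs, so $G_i=0$ and (H2) holds with $\lambda=0$. In (H1) the matrix $(v_i\cdot x_j)_{ij}$ is antisymmetric, which says exactly that $v_i=\omega\times x_i$ for some $\omega$. (H3) is vacuous. So the frame is a local maximum, strict up to rotations. If instead all $m_i=2$ (still $\lambda=0$), the left side of (H3) at $x_1$ is $|v\cdot x_2|+|v\cdot x_3|$, whose minimum over unit $v$ is exactly $1$, attained at $v=x_2$. So (H3) just fails, and the lemma says nothing. Hypothesis (H3) is not automatic.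

*Proof of Lemma 1.* 

**Step 1: expand $E$ to first order.** We want an upper bound for the change of $E$ that is exact up to quadratic terms in each kind of corner. Perturb the line $(i,a)$ to the line spanned by $x_i+u_{ia}$ with $u_{ia}\in T_i$ small. Let $\bar E=\frac{n^2}2E$, the sum of $d$ over unordered pairs of lines.

*Copies of the same line.* The differential of $y\mapsto y/|y|$ is a projection divided by $|y|$, and $|x_i+u|\ge1$. So the map $u\mapsto(x_i+u)/|x_i+u|$ on $T_i$ has differential of norm at most $1$. The straight segment from $u_{ia}$ to $u_{ia'}$ is mapped to a curve on the sphere of length at most $|u_{ia}-u_{ia'}|$. Hence $d\le|u_{ia}-u_{ia'}|$.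

*Pairs with $i\ne j$, $i\not\sim j$.* Here $d$ is smooth, and the map $u\mapsto(x_i+u)/|x_i+u|$ has the identity as differential at $0$, so
$$d=d(x_i,x_j)+g_{ij}\cdot u_{ia}+g_{ji}\cdot u_{jb}+O(|u|^2).$$

*Pairs with $i\sim j$.* Put $\sigma_{ia,jb}=u_{ia}\cdot x_j+u_{jb}\cdot x_i$. Since $x_i\cdot x_j=0$, the cosine of the angle between the vectors $x_i+u_{ia}$ and $x_j+u_{jb}$ is
$$p=\frac{\sigma_{ia,jb}+u_{ia}\cdot u_{jb}}{|x_i+u_{ia}|\,|x_j+u_{jb}|},\qquad |p|=|\sigma_{ia,jb}|+O(|u|^2),$$
because the denominator is $1+O(|u|^2)$. As $\arcsin y\ge y$ for $y\ge0$, we get $d=\frac\pi2-\arcsin|p|\le\frac\pi2-|p|\le\frac\pi2-|\sigma_{ia,jb}|+O(|u|^2)$.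

Now add up. In the smooth pairs the vector $u_{ia}$ meets $g_{ij}$ once for each of the $m_j$ copies of $\mathbb Rx_j$, so the coefficients combine to $G_i$. Hence $\bar E(u)-\bar E(0)\le\Phi(u)+K|u|^2$ for small $u$, with a constant $K$ and
$$\Phi(u)=\sum_i\sum_{a<a'}|u_{ia}-u_{ia'}|+\sum_{i,a}G_i\cdot u_{ia}-\sum_{\{i,j\}:\,i\sim j}\ \sum_{a,b}|\sigma_{ia,jb}|.\tag{1}$$

**Step 2: let the corners absorb the force.** By (H2), sorting by edges,
$$\sum_{i,a}G_i\cdot u_{ia}=\sum_{\{i,j\}:\,i\sim j}\lambda_{ij}\Big[m_j\sum_ax_j\cdot u_{ia}+m_i\sum_bx_i\cdot u_{jb}\Big]=\sum_{\{i,j\}:\,i\sim j}\lambda_{ij}\sum_{a,b}\sigma_{ia,jb}.$$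
Therefore
$$\Phi(u)\le\sum_i\sum_{a<a'}|u_{ia}-u_{ia'}|-\sum_{\{i,j\}:\,i\sim j}(1-|\lambda_{ij}|)\sum_{a,b}|\sigma_{ia,jb}|.\tag{2}$$

**Step 3: compare the spreading of copies with the corners.** We need a lower bound for $\sum_{a,b}|\sigma_{ia,jb}|$ in terms of the differences $u_{ia}-u_{ia'}$. Let $X,X'$ have distribution function $F$ and $Z,Z'$ have distribution function $H$, all independent and bounded. Since $|X-Z|$ is the length of the set of $t$ with $X\le t<Z$ or $Z\le t<X$, we have $\mathbb E|X-Z|=\int[F(1-H)+H(1-F)]\,dt$, and similarly $\mathbb E|X-X'|=\int2F(1-F)\,dt$, $\mathbb E|Z-Z'|=\int2H(1-H)\,dt$. Consequently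
$$2\,\mathbb E|X-Z|-\mathbb E|X-X'|-\mathbb E|Z-Z'|=2\int\big[F+H-2FH-F+F^2-H+H^2\big]dt=2\int(F-H)^2\,dt\ge0.$$
Apply this with $X$ uniform on the list $(u_{ia}\cdot x_j)_a$ and $Z$ uniform on the list $(-u_{jb}\cdot x_i)_b$. Then $\mathbb E|X-Z|=\frac1{m_im_j}\sum_{a,b}|\sigma_{ia,jb}|$ and $\mathbb E|X-X'|=\frac2{m_i^2}\sum_{a<a'}|(u_{ia}-u_{ia'})\cdot x_j|$, and similarly for $Z$. Multiplying by $\frac12m_im_j$,
$$\sum_{a,b}|\sigma_{ia,jb}|\ \ge\ \frac{m_j}{m_i}\sum_{a<a'}|(u_{ia}-u_{ia'})\cdot x_j|+\frac{m_i}{m_j}\sum_{b<b'}|(u_{jb}-u_{jb'})\cdot x_i|.\tag{3}$$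

**Step 4: $\Phi\le0$, with equality only for rotations.** The left side of (H3) is continuous in $v$ on the unit circle of $T_i$, so it has a minimum larger than $1$. There are finitely many $i$, so there is $\eta\in(0,1)$ such that (H3) still holds after its left side is multiplied by $1-\eta$. In (2), split the last sum into a fraction $1-\eta$ and a fraction $\eta$, and apply (3) to the first. Collecting, for each pair of copies $a<a'$ of $i$, the terms from all $j\sim i$, we obtain
$$\Phi(u)\le\sum_i\sum_{a<a'}\Big[|u_{ia}-u_{ia'}|-(1-\eta)\sum_{j\sim i}\tfrac{m_j}{m_i}(1-|\lambda_{ij}|)|(u_{ia}-u_{ia'})\cdot x_j|\Big]-\eta\sum_{\{i,j\}:\,i\sim j}(1-|\lambda_{ij}|)\sum_{a,b}|\sigma_{ia,jb}|.$$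
Each bracket is negative unless $u_{ia}=u_{ia'}$, by the choice of $\eta$. So $\Phi(u)\le0$. Equality forces $u_{ia}=u_{ia'}=:v_i$ for all $i,a,a'$, and all $\sigma_{ia,jb}=0$, because $\eta(1-|\lambda_{ij}|)>0$. The latter reads $v_i\cdot x_j+v_j\cdot x_i=0$ for $i\sim j$. By (H1), $u$ lies in
$$\mathrm{Rot}:=\{(\omega\times x_i)_{i,a}:\omega\in\mathbb R^3\}.$$

**Step 5: reduce to a complement of the rotations.** Let $W$ be a linear complement of $\mathrm{Rot}$ in $\bigoplus_{i,a}T_i$. $\mathrm{Rot}$ has dimension $3$, because $\omega\times x_i=0$ for all $i$ forces $\omega=0$ when the $x_i$ span. By Step 4, $\Phi$ is negative on $W\setminus0$. It is continuous and positively homogeneous of degree $1$, so by compactness of the unit sphere of $W$ there is $\varepsilon_0>0$ with $\Phi(u)\le-\varepsilon_0|u|$ on $W$. Hence $\bar E(u)-\bar E(0)\le-\varepsilon_0|u|+K|u|^2<0$ for small $0\ne u\in W$.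

It remains to reach all nearby configurations. The map
$$SO(3)\times W\to(\mathbb{RP}^2)^n,\qquad(R,u)\mapsto(R[x_i+u_{ia}])_{i,a}$$
has differential $(\omega,w)\mapsto(\omega\times x_i+w_{ia})_{i,a}$ at $(I,0)$. This is invertible, because $\bigoplus_{i,a}T_i=\mathrm{Rot}\oplus W$ and $\omega\mapsto(\omega\times x_i)$ is injective. By the inverse function theorem every nearby configuration is a rotation of one given by a small $u\in W$. Since $E$ is rotation invariant, its value there is smaller than at the given configuration, unless $u=0$, when the nearby configuration is a rotation of the given one. $\square$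

## Three rings and four horizontal lines

Identify $\mathbb R^3=\mathbb C\times\mathbb R$ with $\langle(z,h),(w,l)\rangle=\mathrm{Re}(z\bar w)+hl$. Let $c=\cos\frac\pi8$, $s=\sin\frac\pi8$, $\tau=\tan\frac\pi8=\sqrt2-1$. Then
$$s=\tau c,\qquad4c^2=2+\sqrt2,\qquad4s^2=2-\sqrt2,\qquad4cs=\sqrt2.$$
Consider the lines spanned by
$$A_k=(2c\,e^{ik\pi/4},1),\quad B_k=(-2s\,e^{ik\pi/4},1),\quad C_k=(\sqrt2\,e^{i(k+\frac12)\pi/4},1)\qquad(k\in\mathbb Z/8),$$
$$D_k=(i\,e^{ik\pi/4},0)\qquad(k=0,1,2,3).$$
They are distinct. Vectors with last coordinate $1$ span the same line only if they are equal, the moduli $2c,2s,\sqrt2$ differ, and the four $D_k$ have azimuths $\frac\pi2+\frac{k\pi}4$, which are different modulo $\pi$. So there are $28$ lines, and they span $\mathbb R^3$.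

Call $\frac{k\pi}4,\ \frac{k\pi}4,\ (k+\frac12)\frac\pi4$ the *label* of $A_k,B_k,C_k$ (an angle modulo $2\pi$). For $A$ and $C$ the label is the true azimuth. For $B_k$, because of the minus sign, the true azimuth is the label plus $\pi$. For example $B_0=(-2s,0,1)$ has label $0$ and azimuth $\pi$.

**The orthogonal pairs.** Let $m$ be a difference of indices and $\varphi$ a difference of labels. Recall $\cos\frac{m\pi}4\in\{0,\pm\frac{\sqrt2}2,\pm1\}$.

* $AA$: the product is $1+(2+\sqrt2)\cos\frac{m\pi}4$, with values $3+\sqrt2,\ 2+\sqrt2,\ 1,\ -\sqrt2,\ -1-\sqrt2$, never $0$.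
* $BB$: $1+(2-\sqrt2)\cos\frac{m\pi}4\ge\sqrt2-1>0$.
* $CC$: $1+2\cos\frac{m\pi}4\in\{3,1+\sqrt2,1,1-\sqrt2,-1\}$, never $0$.
* $AB$: $1-4cs\cos\frac{m\pi}4=1-\sqrt2\cos\frac{m\pi}4$, zero iff the labels differ by $\pm\frac\pi4$.
* $BC$: $1-2\sqrt2\,s\cos\varphi$ with $\varphi$ an odd multiple of $\frac\pi8$. Since $2\sqrt2\,sc=1$, it is zero iff $\cos\varphi=c$, that is, iff the labels differ by $\pm\frac\pi8$.
* $CA$: $1+2\sqrt2\,c\cos\varphi$, zero iff $\cos\varphi=-s=\cos\frac{5\pi}8$, that is, iff the labels differ by $\pm\frac{5\pi}8$.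
* $D_kA_l$: $\mathrm{Re}(i\,2c\,e^{i(k-l)\pi/4})=-2c\sin\frac{(k-l)\pi}4$, zero iff $k\equiv l\pmod4$. Likewise $D_k\perp B_l$ iff $k\equiv l\pmod4$.
* $D_kC_l$: $-\sqrt2\sin\frac{(k-l-\frac12)\pi}4\ne0$.
* $D_kD_l$: $\cos\frac{(k-l)\pi}4$, zero iff $k-l\equiv2\pmod4$.

This gives $16+16+16$ edges of types $AB,BC,CA$, then $8+8$ of types $AD,BD$, and $2$ of type $DD$: $66$ in all.

**No three pairwise orthogonal lines.** There are no edges $AA,BB,CC,CD$. So a triple that contains a $C$ has type $ABC$. One without a $C$ has at most one $A$ and at most one $B$, so it has type $ABD$, $ADD$, $BDD$ or $DDD$.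

* $ABC$: adding the label differences around the triple, in units of $\frac\pi8$, we would need $\pm2\pm1\pm5\equiv0\pmod{16}$ for some choice of signs. The possible values are $\pm8,\pm2,\pm6,\pm4$, and none is $\equiv0$.
* $ABD$: the indices of $A$ and $B$ would be congruent modulo $4$, so their labels would differ by $0$ or $\pi$, not by $\pm\frac\pi4$.
* $ADD$, $BDD$: the index of $A$ (or $B$) would be congruent modulo $4$ to both indices of the two $D$'s, which differ by $2$ modulo $4$.
* $DDD$: the only $DD$ edges are $D_0D_2$ and $D_1D_3$.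

So the configuration contains no three pairwise orthogonal lines. Everything now depends on checking (H1) and (H2).

## Rigidity by Fourier modes

The aim of this section is (H1): the linear system $v_i\cdot x_j+v_j\cdot x_i=0$ ($i\sim j$) has only the rotations as solutions. The cyclic symmetry of the three rings lets us split the system into modes of size two.

**Step 1: convenient unknowns.** We replace the $x_i$ by the unnormalized vectors $X_i=A_k,B_k,C_k,D_k$. Put $\dot X_i=|X_i|v_i$. The equations become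
$$\langle\dot X_i,X_j\rangle+\langle X_i,\dot X_j\rangle=0\qquad(i\sim j),$$
and adding a multiple of $X_i$ to $\dot X_i$ does not affect them, since $\langle X_i,X_j\rangle=0$. So only $\dot X_i$ modulo $\mathbb RX_i$ matters. For $X=(z,1)$ the horizontal vectors form a complement of $\mathbb RX$, and we write $\dot X=(z(r+iq),0)$. For $D_k$ we write $\dot D_k=(-\delta_ke^{ik\pi/4},\eta_k)$, a general vector orthogonal to $D_k$. All parameters $r,q,\delta_k,\eta_k$ are real, and each $T_i$ is parametrized linearly and bijectively. The rotations form a 3-dimensional space of solutions, so it suffices to show that the solution space has dimension at most $3$.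

**Step 2: the edge equation among $A,B,C$.** Let $X=(z,1)\perp X'=(w,1)$, where the label of $X'$ is the label of $X$ plus $\varepsilon\theta$, $\varepsilon=\pm1$. Labels agree with azimuths modulo $\pi$, so $\arg(z\bar w)\equiv-\varepsilon\theta\pmod\pi$. Orthogonality gives $\mathrm{Re}(z\bar w)=-1$. Since $\tan$ has period $\pi$, $z\bar w=-1+i\varepsilon T$ with $T=\tan\theta$. The edge equation is
$$\mathrm{Re}\big((-1+i\varepsilon T)(r+iq)\big)+\mathrm{Re}\big((-1+i\varepsilon T)(r'-iq')\big)=0,$$
that is, $-r-\varepsilon Tq-r'+\varepsilon Tq'=0$, or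
$$r+r'=-\varepsilon T(q-q').\tag{4}$$
The moduli $2c,2s,\sqrt2$ have disappeared; only the angle $\theta$ matters.

**Step 3: pass to modes.** The system is real, so the real dimension of its solution space equals the complex dimension of its space of complex solutions. On the eight labels of each type the functions $e^{ij\phi}$ of the label $\phi$, $j\in\{-3,\dots,4\}$, form a basis of all complex functions. (For the $C$ labels they are the characters of $\mathbb Z/8$ multiplied by nonzero constants.) Expand $r$ and $q$ on each type in this basis, and write $q=ip$ for the amplitudes. With $X$ at label $\phi$ and $X'$ at label $\phi+\varepsilon\theta$, (4) holds for all eight $\phi$, so it holds mode by mode. With $\psi=j\theta$,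
$$r+r'e^{i\varepsilon\psi}=-i\varepsilon T\big(p-p'e^{i\varepsilon\psi}\big)\qquad(\varepsilon=\pm1).$$
Half the sum of the two equations is $r+r'\cos\psi=iTp'\cdot i\sin\psi$. Half the difference is $ir'\sin\psi=-iT(p-p'\cos\psi)$. Thus
$$r+r'\cos\psi+Tp'\sin\psi=0,\qquad r'\sin\psi+T(p-p'\cos\psi)=0,$$
which says
$$\begin{pmatrix}r\\p\end{pmatrix}=M\begin{pmatrix}r'\\p'\end{pmatrix},\qquad M=\begin{pmatrix}-\cos\psi&-T\sin\psi\\-\sin\psi/T&\cos\psi\end{pmatrix}.\tag{5}$$
Here $\mathrm{tr}\,M=0$ and $\det M=-1$, so $M^2=I$ by Cayley–Hamilton.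

**Step 4: go once around $A,B,C$.** Write $v=\binom rp$ for the amplitudes in mode $j$. By (5), $v_A=M_1v_B$, $v_B=M_2v_C$, $v_C=M_3v_A$ with
$$\theta_1=\tfrac\pi4,\quad\theta_2=\tfrac\pi8,\quad\theta_3=\tfrac{5\pi}8,\qquad T_1=1,\quad T_2=\sqrt2-1,\quad T_3=-(\sqrt2+1).$$
So $v_A$ determines $v_C$ and $v_B$, and $v_A=N_jv_A$ with $N_j=M_1M_2M_3$. Since $\det N_j=-1$, $N_j\ne I$, so the solutions in mode $j$ form a space of dimension at most $1$. Moreover $\det(N_j-I)=\det N_j-\mathrm{tr}\,N_j+1=-\mathrm{tr}\,N_j$, so mode $j$ vanishes if $\mathrm{tr}\,N_j\ne0$.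

**Step 5: compute the trace.** With $c_i=\cos j\theta_i$ and $S_i=\sin j\theta_i$,
$$M_1M_2=\begin{pmatrix}c_1c_2+\frac{T_1}{T_2}S_1S_2&T_2c_1S_2-T_1S_1c_2\\[2pt]\frac{S_1c_2}{T_1}-\frac{c_1S_2}{T_2}&c_1c_2+\frac{T_2}{T_1}S_1S_2\end{pmatrix}.$$
The trace of the product with $M_3$ is $-c_3$ times the $(1,1)$ entry, $-S_3/T_3$ times the $(1,2)$ entry, $-T_3S_3$ times the $(2,1)$ entry and $c_3$ times the $(2,2)$ entry. Hence
$$\mathrm{tr}\,N_j=c_3S_1S_2\Big(\frac{T_2}{T_1}-\frac{T_1}{T_2}\Big)+c_2S_1S_3\Big(\frac{T_1}{T_3}-\frac{T_3}{T_1}\Big)+c_1S_2S_3\Big(\frac{T_3}{T_2}-\frac{T_2}{T_3}\Big).$$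
The three brackets are $(\sqrt2-1)-(\sqrt2+1)=-2$, then $-(\sqrt2-1)+(\sqrt2+1)=2$, and $-(3+2\sqrt2)+(3-2\sqrt2)=-4\sqrt2$. By the addition formulas, $2S_1(S_3c_2-c_3S_2)=2S_1\sin j(\theta_3-\theta_2)$ and $2S_2S_3=\cos j(\theta_3-\theta_2)-\cos j(\theta_3+\theta_2)$. With $\theta_3-\theta_2=\frac\pi2$ and $\theta_3+\theta_2=\frac{3\pi}4$,
$$\mathrm{tr}\,N_j=2\sin\tfrac{j\pi}4\sin\tfrac{j\pi}2-2\sqrt2\cos\tfrac{j\pi}4\Big(\cos\tfrac{j\pi}2-\cos\tfrac{3j\pi}4\Big).\tag{6}$$
For $j=\pm3$ this is $2\cdot\frac{\sqrt2}2\cdot(-1)-2\sqrt2\cdot(-\frac{\sqrt2}2)(0-\frac{\sqrt2}2)=-\sqrt2-\sqrt2=-2\sqrt2$. For $j=4$ it is $0+2\sqrt2\,(1+1)=4\sqrt2$. So the modes $\pm3$ and $4$ vanish, and only $j\in\{0,\pm1,\pm2\}$ can occur, each with dimension at most $1$.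

Here one sees why the horizontal lines are needed. For $j=\pm2$ the trace (6) is $0$, so each of the modes $\pm2$ does carry a one-dimensional space of solutions. The $24$ lines of the three rings alone do not satisfy (H1); the lines $D_k$ must remove exactly these two modes.

**Step 6: the edges at $D$.** The purpose is to eliminate $\delta,\eta$ and get one more relation. For the edge $D_kA_k$,
$$\langle\dot D_k,A_k\rangle=-2c\,\delta_k+\eta_k,\qquad\langle D_k,\dot A_k\rangle=\mathrm{Re}\big(i\cdot2c\,(r-iq^A_k)\big)=2c\,q^A_k,$$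
so $q^A_k=\delta_k-\frac{\eta_k}{2c}$. For $A_{k+4}=(-2c\,e^{ik\pi/4},1)$ the factor $2c$ is replaced by $-2c$; for $B_k$ by $-2s$; for $B_{k+4}$ by $2s$. Thus for $k=0,1,2,3$
$$q^A_k=\delta_k-\tfrac{\eta_k}{2c},\quad q^A_{k+4}=\delta_k+\tfrac{\eta_k}{2c},\quad q^B_k=\delta_k+\tfrac{\eta_k}{2s},\quad q^B_{k+4}=\delta_k-\tfrac{\eta_k}{2s}.$$
So $\delta$ and $\eta$ are determined by $q$, and
$$q^A_k+q^A_{k+4}=q^B_k+q^B_{k+4}\qquad(k=0,1,2,3).$$
In mode $j$ the shift $k\to k+4$ multiplies by $e^{ij\pi}$. So odd modes cancel in this relation, and mode $4$ is already zero. There remain the modes $0,\pm2$, that is, the functions $1,e^{ik\pi/2},e^{-ik\pi/2}$, which are linearly independent on $\{0,1,2,3\}$. Hence $p_A=p_B$ in each of the modes $0,2,-2$.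

**Step 7: the modes $\pm2$ vanish.** In mode $2$ we have $\psi_1=\frac\pi2$ and $M_1=\begin{pmatrix}0&-1\\-1&0\end{pmatrix}$, so $r_A=-p_B$ and $p_A=-r_B$. With $p_A=p_B=p$ this gives $v_A=v_B=\binom{-p}{p}$. Compute the first entry of $v_C$ in two ways. Since $M_2^2=I$, $v_C=M_2v_B$ with $\psi_2=\frac\pi4$, and its first entry is $\frac1{\sqrt2}(1-T_2)p$. Also $v_C=M_3v_A$ with $\psi_3=\frac{5\pi}4$, $\cos\psi_3=\sin\psi_3=-\frac1{\sqrt2}$, and its first entry is $\frac1{\sqrt2}(-1+T_3)p$. Hence $2p=(T_2+T_3)p=-2p$, so $p=0$, and the mode vanishes.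

In mode $-2$ the angles $\psi$ change sign. Every $M_i$ is replaced by its conjugate under $\mathrm{diag}(1,-1)$, and the condition $p_A=p_B$ is unchanged. So this mode vanishes too.

**Step 8: conclusion.** Only the modes $0,1,-1$ remain, each of dimension at most $1$, and $\delta,\eta$ are determined. So the solution space has dimension at most $3$; it contains the 3-dimensional space of rotations, so it equals it. This is (H1). (The edges $DD$ were not needed. The rotation about the vertical axis is $r=0$, $q=1$, which lies in mode $0$.) $\square$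

## Forces on the 28 lines

Now all multiplicities are $1$. The aim is (H2). Symmetry reduces the forces $G_i$ to three numbers; we compute them and then solve for $\lambda$.

**Step 1: symmetry.** The configuration is invariant under rotation by $\frac\pi4$ about the vertical axis; note that $D_3$ goes to $-D_0$. It is also invariant under the reflections in the vertical planes whose azimuth is a multiple of $\frac\pi8$. Such a reflection is $z\mapsto e^{im\pi/4}\bar z$, which sends $A_k\mapsto A_{m-k}$, $B_k\mapsto B_{m-k}$, $C_k\mapsto C_{m-k-1}$ and the line of $D_k$ to the line with index $m-k$ modulo $4$.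

*At $D_k$.* The plane $D_k^\perp$ is vertical with azimuth $\frac{k\pi}4$. The reflection in it preserves the configuration, sends $D_k$ to $-D_k$ and fixes $D_k^\perp$ pointwise. So it sends the line through $D_k+u$ to the line through $D_k-u$ for $u\in D_k^\perp$. The sum of the distances to the lines not orthogonal to $D_k$ is therefore even in $u$, and $G_{D_k}=0$.

*At $A,B,C$.* The vertical plane through the line has azimuth a multiple of $\frac\pi8$, and the reflection in it fixes the line and preserves the configuration. So $G$ lies in this plane: $G=F\rho$, where $\rho$ is the unit tangent vector in the direction of increasing polar angle (the angle with the vertical axis). By rotation there are just three numbers $F_A,F_B,F_C$.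

**Step 2: a derivative formula.** Take lines $(t,1)$ and $(t'e^{i\varphi},1)$ with $t,t'>0$, $\varphi$ being the *true* azimuth difference. Let $\alpha=\arctan t$, $\alpha'=\arctan t'$ be the polar angles, and
$$p=\cos\alpha\cos\alpha'(1+tt'\cos\varphi),\qquad a=t-t'\cos\varphi,\qquad b=t'\sin\varphi.$$
Then $p=\cos\alpha\cos\alpha'+\sin\alpha\sin\alpha'\cos\varphi$ is the inner product of the unit vectors, and $\partial p/\partial\alpha=-a\cos\alpha\cos\alpha'$. Both sides of
$$(1+t^2)(1+t'^2)-(1+tt'\cos\varphi)^2=a^2+(1+t^2)b^2$$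
equal $t^2+t'^2-2tt'\cos\varphi+t^2t'^2\sin^2\varphi$, so $\sqrt{1-p^2}=\cos\alpha\cos\alpha'\sqrt{a^2+(1+t^2)b^2}$. For $d=\arccos|p|$ with $p\ne0$ and $a\ne0$,
$$\frac{\partial d}{\partial\alpha}=-\mathrm{sgn}(p)\frac{\partial p/\partial\alpha}{\sqrt{1-p^2}}=\mathrm{sgn}(1+tt'\cos\varphi)\,\mathrm{sgn}(a)\,h\Big(\frac{b^2}{a^2}\Big),\qquad h(\varrho)=\frac1{\sqrt{1+(1+t^2)\varrho}}.\tag{7}$$
For a horizontal line at azimuth difference $\varphi$ with $\cos\varphi\neq0$ we have $p=\sin\alpha\cos\varphi$ and $1-p^2=\sin^2\varphi+\cos^2\alpha\cos^2\varphi$, so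
$$\frac{\partial d}{\partial\alpha}=-\frac{\cos\alpha\,|\cos\varphi|}{\sqrt{\sin^2\varphi+\cos^2\alpha\cos^2\varphi}}=-h(\tan^2\varphi).\tag{8}$$

Put $\kappa=\tau^2=3-2\sqrt2$, so $\kappa^{-1}=(\sqrt2+1)^2=3+2\sqrt2$ and $\kappa^{\pm2}=17\mp12\sqrt2$. For two lines with equal $t$, $a=t(1-\cos\varphi)>0$ and $b^2/a^2=\cot^2(\varphi/2)$, which equals $\kappa^{-1},1,\kappa,0$ for $\varphi=\frac\pi4,\frac\pi2,\frac{3\pi}4,\pi$. In (8), $\tan^2\varphi=\kappa,1,\kappa^{-1}$ for $\varphi=\pm\frac\pi8,\pm\frac\pi4,\pm\frac{3\pi}8$. We shall use repeatedly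
$$\sqrt2\,s=(2-\sqrt2)c,\qquad\cos\tfrac{3\pi}8=s,\quad\sin\tfrac{3\pi}8=c,\qquad\cos\tfrac{5\pi}8=-s,\quad\sin\tfrac{5\pi}8=c,\qquad\cos\tfrac{7\pi}8=-c,\quad\sin\tfrac{7\pi}8=s.$$

In the tables, "sgn" refers to $1+tt'\cos\varphi$. It is positive for $|\varphi|\le\frac\pi2$; otherwise its value is displayed. Entries with $\pm\varphi$ count twice, and $b$ is given for $\varphi>0$. Remember that the azimuth of $B_k$ is its label plus $\pi$, so an orthogonal $AB$ pair has $\varphi=\pm\frac{3\pi}4$ and an orthogonal $BC$ pair has $\varphi=\pm\frac{7\pi}8$.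

**Step 3: the force at $A$.** Here $t=2c$, $1+t^2=3+\sqrt2$. The orthogonal lines ($B$ at $\pm\frac{3\pi}4$, $C$ at $\pm\frac{5\pi}8$, $D$ at $\frac\pi2$) are omitted.

| other line | $\varphi$ | $a$, $b$ and sgn | contribution |
|---|---|---|---|
| $A$ | $\pm\frac\pi4,\ \pm\frac\pi2$ | equal $t$ | $2h(\kappa^{-1})+2h(1)$ |
| $A$ | $\pm\frac{3\pi}4,\ \pi$ | equal $t$; sgn: $-\sqrt2,\ -1-\sqrt2$ | $-2h(\kappa)-1$ |
| $B$ | $0$ | $a=2c-2s>0$, $b=0$ | $+1$ |
| $B$ | $\pm\frac\pi4$ | $a=2c-\sqrt2s=\sqrt2c$, $b=\sqrt2s$ | $2h(\kappa)$ |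
| $B$ | $\pm\frac\pi2$ | $a=2c$, $b=2s$ | $2h(\kappa)$ |
| $B$ | $\pi$ | $a=2c+2s>0$, $b=0$; sgn: $1-\sqrt2$ | $-1$ |
| $C$ | $\pm\frac\pi8$ | $a=(2-\sqrt2)c$, $b=\sqrt2s=(2-\sqrt2)c$ | $2h(1)$ |
| $C$ | $\pm\frac{3\pi}8$ | $a=2c-\sqrt2s=\sqrt2c$, $b=\sqrt2c$ | $2h(1)$ |
| $C$ | $\pm\frac{7\pi}8$ | $a=(2+\sqrt2)c$, $b=\sqrt2s=(2-\sqrt2)c$, $b/a=\kappa$; sgn: $1-2\sqrt2c^2=-\sqrt2$ | $-2h(\kappa^2)$ |
| $D$ | $0,\ \pm\frac\pi4$ | horizontal | $-1-2h(1)$ |

The sum is $F_A=2h(\kappa^{-1})+4h(1)+2h(\kappa)-2h(\kappa^2)-2$.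

**Step 4: the force at $B$.** Here $t=2s$, $1+t^2=3-\sqrt2$. Omitted: $A$ at $\pm\frac{3\pi}4$, $C$ at $\pm\frac{7\pi}8$, $D$ at $\frac\pi2$.

| other line | $\varphi$ | $a$, $b$ and sgn | contribution |
|---|---|---|---|
| $B$ | $\pm\frac\pi4,\pm\frac\pi2,\pm\frac{3\pi}4,\pi$ | equal $t$; sgn all $+$ | $2h(\kappa^{-1})+2h(1)+2h(\kappa)+1$ |
| $A$ | $0$ | $a=2s-2c<0$, $b=0$ | $-1$ |
| $A$ | $\pm\frac\pi4$ | $a=2s-\sqrt2c=-(2-\sqrt2)c$, $b=\sqrt2c$ | $-2h(\kappa^{-1})$ |
| $A$ | $\pm\frac\pi2$ | $a=2s$, $b=2c$ | $2h(\kappa^{-1})$ |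
| $A$ | $\pi$ | $a=2s+2c>0$, $b=0$; sgn: $1-\sqrt2$ | $-1$ |
| $C$ | $\pm\frac\pi8$ | $a=2s-\sqrt2c=-(2-\sqrt2)c$, $b=\sqrt2s=(2-\sqrt2)c$ | $-2h(1)$ |
| $C$ | $\pm\frac{3\pi}8$ | $a=(2-\sqrt2)s$, $b=\sqrt2c$, $b/a=(\sqrt2+1)\frac cs=\kappa^{-1}$ | $2h(\kappa^{-2})$ |
| $C$ | $\pm\frac{5\pi}8$ | $a=(2+\sqrt2)s=\sqrt2c$, $b=\sqrt2c$; sgn: $1-2\sqrt2s^2=2-\sqrt2$ | $2h(1)$ |
| $D$ | $0,\ \pm\frac\pi4$ | horizontal | $-1-2h(1)$ |

All $h(1)$ cancel, and $F_B=2h(\kappa^{-1})+2h(\kappa)+2h(\kappa^{-2})-2$.

**Step 5: the force at $C$.** Here $t=\sqrt2$, $1+t^2=3$, $h(1)=\frac12$, and $2c^2=1+\frac{\sqrt2}2$, $2s^2=1-\frac{\sqrt2}2$, $2sc=\frac{\sqrt2}2$. Omitted: $A$ at $\pm\frac{5\pi}8$, $B$ at $\pm\frac{7\pi}8$.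

| other line | $\varphi$ | $a$, $b$ and sgn | contribution |
|---|---|---|---|
| $C$ | $\pm\frac\pi4,\ \pm\frac\pi2$ | equal $t$ | $2h(\kappa^{-1})+1$ |
| $C$ | $\pm\frac{3\pi}4,\ \pi$ | equal $t$; sgn: $1-\sqrt2,\ -1$ | $-2h(\kappa)-1$ |
| $A$ | $\pm\frac\pi8$ | $a=\sqrt2-2c^2=-(1-\frac{\sqrt2}2)$, $b=\frac{\sqrt2}2$ | $-2h(\kappa^{-1})$ |
| $A$ | $\pm\frac{3\pi}8$ | $a=\sqrt2-2cs=\frac{\sqrt2}2$, $b=2c^2=1+\frac{\sqrt2}2$ | $2h(\kappa^{-1})$ |
| $A$ | $\pm\frac{7\pi}8$ | $a=\sqrt2+2c^2=1+\frac{3\sqrt2}2$, $b=\frac{\sqrt2}2$, $a/b=3+\sqrt2$; sgn: $-\sqrt2$ | $-2h\big(\frac1{11+6\sqrt2}\big)$ |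
| $B$ | $\pm\frac\pi8$ | $a=\sqrt2-2sc=\frac{\sqrt2}2$, $b=2s^2=1-\frac{\sqrt2}2$ | $2h(\kappa)$ |
| $B$ | $\pm\frac{3\pi}8$ | $a=\sqrt2-2s^2=\frac{3\sqrt2}2-1$, $b=\frac{\sqrt2}2$, $a/b=3-\sqrt2$ | $2h\big(\frac1{11-6\sqrt2}\big)$ |
| $B$ | $\pm\frac{5\pi}8$ | $a=\sqrt2+2s^2=1+\frac{\sqrt2}2$, $b=\frac{\sqrt2}2$; sgn: $2-\sqrt2$ | $2h(\kappa)$ |
| $D$ | $\pm\frac\pi8,\ \pm\frac{3\pi}8$ | horizontal | $-2h(\kappa)-2h(\kappa^{-1})$ |

Everything cancels except $F_C=2h\big(\frac1{11-6\sqrt2}\big)-2h\big(\frac1{11+6\sqrt2}\big)$.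

**Step 6: numerical values.** Insert $h$. At $A$, for instance, $1+(3+\sqrt2)\kappa^{-1}=1+(3+\sqrt2)(3+2\sqrt2)=14+9\sqrt2$ and $1+(3+\sqrt2)\kappa^2=1+(3+\sqrt2)(17-12\sqrt2)=28-19\sqrt2$. At $C$, $1+\frac3{11\mp6\sqrt2}=\frac{14\mp6\sqrt2}{11\mp6\sqrt2}$. The result is
$$F_A=\tfrac2{\sqrt{14+9\sqrt2}}+\tfrac4{\sqrt{4+\sqrt2}}+\tfrac2{\sqrt{6-3\sqrt2}}-\tfrac2{\sqrt{28-19\sqrt2}}-2\approx0.38685+1.71907+1.50869-1.88149-2\approx-0.2669,$$
$$F_B=\tfrac2{\sqrt{6+3\sqrt2}}+\tfrac2{\sqrt{14-9\sqrt2}}+\tfrac2{\sqrt{28+19\sqrt2}}-2\approx0.62492+1.77326+0.27000-2\approx0.6682,$$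
$$F_C=2\sqrt{\tfrac{11-6\sqrt2}{14-6\sqrt2}}-2\sqrt{\tfrac{11+6\sqrt2}{14+6\sqrt2}}\approx2(0.67528-0.93090)\approx-0.5112,$$
with errors below $10^{-4}$. In particular $|F_A|+|F_B|+|F_C|<1.45$.

**Step 7: solve for $\lambda$.** Put $\lambda=0$ on all edges at $D$, including the edges $DD$, and constants $\lambda_{AB},\lambda_{BC},\lambda_{CA}$ on the edges of the other three types. At $D_k$, (H2) holds because $G_{D_k}=0$. Let $\alpha,\beta,\gamma\in(0,\frac\pi2)$ now be the polar angles of $A,B,C$:
$$\cos\alpha=(3+\sqrt2)^{-1/2},\qquad\cos\beta=(3-\sqrt2)^{-1/2},\qquad\cos\gamma=3^{-1/2}.$$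
We need the components of the neighbours. Let $x$ have polar angle $\alpha$, and let $y$ be a unit vector of polar angle $\beta$ orthogonal to $x$, at azimuth difference $\varphi$. Then $\sin\alpha\sin\beta\cos\varphi=-\cos\alpha\cos\beta$, so
$$\rho_x\cdot y=\cos\alpha\sin\beta\cos\varphi-\sin\alpha\cos\beta=-\frac{\cos^2\alpha\cos\beta}{\sin\alpha}-\sin\alpha\cos\beta=-\frac{\cos\beta}{\sin\alpha}.\tag{9}$$
The same holds for any other two polar angles. The neighbours of type $A,B,C$ of a line of type $A,B,C$ come in mirror pairs about its vertical plane, one pair for each of the other two types, with equal $\lambda$ on both edges of a pair. So azimuthal components cancel. The radial component of (H2) at $A$ is $F_A=-\frac2{\sin\alpha}(\lambda_{AB}\cos\beta+\lambda_{CA}\cos\gamma)$, that is,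
$$-\tfrac12F_A\sin\alpha=\lambda_{AB}\cos\beta+\lambda_{CA}\cos\gamma,$$
and similarly at $B$ and $C$. Multiply by $\cos\alpha$ and put $f_A=-\frac12F_A\sin\alpha\cos\alpha$, with $f_B,f_C$ defined likewise. In terms of $P_{AB}=\lambda_{AB}\cos\alpha\cos\beta$, $P_{BC}=\lambda_{BC}\cos\beta\cos\gamma$, $P_{CA}=\lambda_{CA}\cos\gamma\cos\alpha$ the system is $f_A=P_{AB}+P_{CA}$, $f_B=P_{AB}+P_{BC}$, $f_C=P_{BC}+P_{CA}$, with the unique solution
$$\lambda_{AB}=\frac{f_A+f_B-f_C}{2\cos\alpha\cos\beta},\qquad\lambda_{BC}=\frac{f_B+f_C-f_A}{2\cos\beta\cos\gamma},\qquad\lambda_{CA}=\frac{f_C+f_A-f_B}{2\cos\gamma\cos\alpha}.\tag{10}$$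

**Step 8: the bound.** Since $\sin\cos\le\frac12$, each numerator in (10) is at most $\frac14(|F_A|+|F_B|+|F_C|)<\frac14\cdot1.45=0.3625$ in absolute value. As $\cos\alpha<\cos\gamma<\cos\beta$, each denominator is at least $2\cos\alpha\cos\gamma=2/\sqrt{3(3+\sqrt2)}>0.549$. Hence every $|\lambda|<0.67<1$, and (H2) holds. $\square$

**Proof of Theorem A.** The $28$ lines are distinct and their vectors span $\mathbb R^3$. (H1) and (H2) hold, and (H3) is vacuous since all $m_i=1$. By Lemma 1 the configuration is a local maximum of $E$, strict up to rotations. It contains no three pairwise orthogonal lines. $\blacksquare$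

So Conjecture 4 is false.

## Repeated lines: the multiples of 28

Let all $m_i=k$. Then $G_i$ is multiplied by $k$ and so is the right side of (H2), so (H2) holds with the same $\lambda$; (H1) does not involve multiplicities. What remains is (H3), which for equal multiplicities says that for every $i$ and every unit $v\in T_i$
$$\Theta_i(v):=\sum_{j\sim i}\mu_{ij}\,|v\cdot x_j|>1,\qquad\mu_{ij}=1-|\lambda_{ij}|.\tag{11}$$
We verify (11) for every type of line.

**Step 1: the values of $\mu$.** Since $\sin\alpha\cos\alpha=t/(1+t^2)$, (10) gives $f_A\approx0.0559$, $f_B\approx-0.1612$, $f_C\approx0.1205$ and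
$$\lambda_{AB}\approx-0.2988,\qquad\lambda_{BC}\approx-0.1054,\qquad\lambda_{CA}\approx0.6143,$$
with errors below $3\cdot10^{-4}$: an error of $10^{-4}$ in each $F$ changes a numerator in (10) by at most $0.75\cdot10^{-4}$, and the denominators exceed $0.549$. So
$$\mu_{AB}>0.70,\qquad\mu_{BC}>0.894,\qquad\mu_{CA}>0.385,$$
and $\mu=1$ on all edges at $D$.

**Step 2: contributions of mirror pairs.** For a unit $v\in T_i$ let $r,w\ge0$ be the absolute values of its radial component (along $\rho$) and its azimuthal component; for $D_k$ let $r$ be vertical and $w$ horizontal. Then $r^2+w^2=1$. A mirror pair of neighbours with components $(-\xi,\pm\zeta)$, up to overall sign, and common $\mu$ contributes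
$$\mu\big(|\xi r+\zeta w|+|\xi r-\zeta w|\big)=2\mu\max(\xi r,\zeta w).$$
At a line of type $A,B,C$ with polar angle $\alpha$ and a neighbour type of polar angle $\beta$ (any two of the three angles), (9) gives $\xi=\cos\beta/\sin\alpha$, and $\zeta=\sqrt{1-\xi^2}$ because the neighbour is a unit vector in $T_i$. At $D_k$ the neighbours $A_k,A_{k+4}$ have unit vectors $(\pm\sin\alpha\,e^{ik\pi/4},\cos\alpha)$, so $(\xi,\zeta)=(\cos\alpha,\sin\alpha)$; for $B_k,B_{k+4}$ it is $(\cos\beta,\sin\beta)$. With $\sin^2\alpha=\frac{2+\sqrt2}{3+\sqrt2}$, $\sin^2\beta=\frac{2-\sqrt2}{3-\sqrt2}$, $\sin^2\gamma=\frac23$, lower bounds for $(\xi,\zeta)$ are: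

* at $A$: $B$-pair $(.9029,\,.4297)$, $C$-pair $(.6564,\,.7543)$;
* at $B$: $A$-pair $(.7831,\,.6218)$, $C$-pair $(.9499,\,.3124)$;
* at $C$: $A$-pair $(.5829,\,.8125)$, $B$-pair $(.9725,\,.2325)$;
* at $D$: $A$-pair $(.4759,\,.8794)$, $B$-pair $(.7941,\,.6077)$.

In addition each $A$ and each $B$ has one $D$-neighbour, which is horizontal and perpendicular to the line, so it points in the azimuthal direction and contributes $w$. Each $D_k$ has one $D$-neighbour, horizontal, which contributes $w$. Lines of type $C$ have no $D$-neighbour.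

**Step 3: lines of type $A$, $B$, $D$.** Note $\max(r,w)\ge2^{-1/2}>0.707$.

* $A$: $\Theta\ge2(.70\cdot.9029+.385\cdot.6564)\,r\ge1.76\,r$ and $\Theta\ge[2(.70\cdot.4297+.385\cdot.7543)+1]\,w\ge2.1\,w$, so $\Theta>1.2$.
* $B$: $\Theta\ge2(.70\cdot.7831+.894\cdot.9499)\,r\ge2.7\,r$ and $\Theta\ge[2(.70\cdot.6218+.894\cdot.3124)+1]\,w\ge2.4\,w$, so $\Theta>1.6$.
* $D$: $\Theta\ge2(.4759+.7941)\,r\ge2.5\,r$ and $\Theta\ge[2(.8794+.6077)+1]\,w\ge3.9\,w$, so $\Theta>1.7$.

**Step 4: lines of type $C$.** This is the tight case, and we choose the terms in the maxima according to $r$.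

If $r\le0.2325$, then $w\ge0.972$. Using the azimuthal term in both pairs,
$$\Theta\ge(2\cdot.385\cdot.8125+2\cdot.894\cdot.2325)\,w\ge1.041\cdot0.972>1.01.$$

If $r\ge0.2325$, use the azimuthal term for the $A$-pair and the radial term for the $B$-pair:
$$\Theta\ge2\cdot.385\cdot.8125\,w+2\cdot.894\cdot.9725\,r\ge0.6256\,w+1.738\,r.$$
Write $(r,w)=(\cos\vartheta,\sin\vartheta)$. On the arc from $(1,0)$ to the point with $r=0.2325$, $w>0.972$, the function $g(\vartheta)=0.6256\sin\vartheta+1.738\cos\vartheta$ is positive and satisfies $g''=-g<0$. So it is concave and at least the smaller of its two endpoint values. These are $1.738$ and at least $0.6256\cdot0.972+1.738\cdot0.2325>1.01$.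

So (11) holds for every line. By Lemma 1, repeating each of the $28$ lines $k$ times gives a local maximum, strict up to rotations. Pairwise orthogonal lines are distinct, so three of them would be three pairwise orthogonal lines among the $28$, and there are none. This settles $n=28k$.

## Nearly equal multiplicities: all large $n$

**Step 1: set up the perturbation.** Write $n=28k+r_0$ with $0\le r_0<28$, and take multiplicities $m_i\in\{k,k+1\}$ with sum $n$. (H1) is unaffected. We must find new $\lambda$'s close to the old ones, and the question is whether the system (H2) is still solvable when the cyclic symmetry is lost. Define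
$$R:\bigoplus_iT_i\to\mathbb R^{\text{edges}},\qquad R(v)_{ij}=v_i\cdot x_j+v_j\cdot x_i .$$
Since $\sum_{\{i,j\}:\,i\sim j}\Lambda_{ij}(v_i\cdot x_j+v_j\cdot x_i)=\sum_iv_i\cdot\sum_{j\sim i}\Lambda_{ij}x_j$, its transpose is $(R^T\Lambda)_i=\sum_{j\sim i}\Lambda_{ij}x_j$. With $\Lambda_{ij}=m_im_j\lambda_{ij}$, the equation in (H2), multiplied by $m_i$, reads
$$R^T\Lambda=\Gamma,\qquad\Gamma:=(m_iG_i)_i.\tag{12}$$

**Step 2: (12) is solvable.** $\Gamma$ is the gradient at $(x_i)_i$ of the function
$$(y_i)_i\mapsto\sum_{i<j,\ i\not\sim j}m_im_j\,d(y_i,y_j),$$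
where $\sim$ refers to the original $x_i$; indeed its $i$-th component is $\sum_{j\ne i,\,j\not\sim i}m_im_jg_{ij}=m_iG_i$. This function is invariant under rotating all $y_i$ together, so $\Gamma$ is orthogonal to $\{(\omega\times x_i)_i:\omega\in\mathbb R^3\}$. Now $(\omega\times x_i)\cdot x_j+(\omega\times x_j)\cdot x_i=0$ always, so this space lies in $\ker R$, and by (H1) it equals $\ker R$. Hence $\Gamma\in(\ker R)^\perp=\mathrm{im}\,R^T$. So rigidity guarantees that (12) has a solution; only its size is in question.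

**Step 3: a solution near the symmetric one.** Let $\Gamma^{(0)}$ and $\lambda^{(0)}$ be the vector $\Gamma$ and the solution (10), completed by zeros on the edges at $D$, for all multiplicities equal to $1$; so $R^T\lambda^{(0)}=\Gamma^{(0)}$. Let $S$ be a linear right inverse of $R^T$ on its image. Both $\Gamma$ and $\Gamma^{(0)}$ lie in this image. Then
$$\Lambda:=k^2\big[\lambda^{(0)}+S(k^{-2}\Gamma-\Gamma^{(0)})\big]$$
satisfies $R^T\Lambda=k^2\big[\Gamma^{(0)}+k^{-2}\Gamma-\Gamma^{(0)}\big]=\Gamma$. Since $m_im_j/k^2=1+O(1/k)$, we have $k^{-2}\Gamma-\Gamma^{(0)}=O(1/k)$, and $S$ does not depend on $k$. Hence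
$$\lambda_{ij}=\frac{\Lambda_{ij}}{m_im_j}=\lambda^{(0)}_{ij}+O(1/k).$$

**Step 4: the inequalities survive.** The inequalities $|\lambda^{(0)}_{ij}|<1$ are strict and finite in number. By the previous section the left side of (11) for $\lambda^{(0)}$ is at least $1.01$ for every $i$, uniformly over unit vectors. Replacing $\lambda^{(0)}$ by $\lambda$ and inserting the factors $m_j/m_i=1+O(1/k)$ changes it by $O(1/k)$. So there is $k_0$ such that (H2) and (H3) hold for all $k\ge k_0$. By Lemma 1 the configuration is a local maximum, strict up to rotations, for every $n\ge28k_0$. It contains no three pairwise orthogonal lines, because the $28$ underlying lines contain none. This completes the proof of Theorem B. $\blacksquare$
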